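# Fong characters that restrict well to every normal subgroup

## 1. Groups whose normal subgroups form a chain

Let $\pi$ be a set of primes, $G$ a $\pi$-separable group and $H$ a Hall $\pi$-subgroup of $G$. Restrict an irreducible $\pi$-partial character $\varphi$ of $G$ to $H$ and keep the irreducible pieces of smallest degree. If $N$ is a normal subgroup and we restrict such a piece further to $H\cap N$, are the new pieces again smallest pieces, now for some irreducible partial character of $N$? More exactly, can one smallest piece be chosen that has this property for all normal subgroups $N$ of $G$ simultaneously? This is a question of Isaacs. It is recorded with the item "Fong characters and chains of normal subgroups", where a positive answer is listed for groups whose normal subgroups are totally ordered by inclusion. We begin with that case, prove it, and then see what is different when two normal subgroups are incomparable.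

### 1.1 Partial characters and Fong characters

All groups are finite. A group is **$\pi$-separable** if it has a normal series each of whose factors is a $\pi$-group or a $\pi'$-group; solvable groups are $\pi$-separable for every $\pi$. Subgroups and quotients of $\pi$-separable groups are $\pi$-separable, and so are extensions of $\pi$-separable groups by $\pi$- or $\pi'$-groups. Every chief factor of a $\pi$-separable group is a $\pi$-group or a $\pi'$-group. All groups below are $\pi$-separable.

We write $X^g=g^{-1}Xg$, let groups act on characters on the right, write $n_\pi$ for the $\pi$-part of the integer $n$, and write $f^\circ$ for the restriction of a class function $f$ to the set of $\pi$-elements.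

**Definition (partial characters).** A $\pi$-partial character of $G$ is a function $\chi^\circ$ with $\chi$ an ordinary character of $G$. It is irreducible if it is not the sum of two $\pi$-partial characters. The set of irreducible ones is $I_\pi(G)$.

By induction on the degree, every partial character is a sum of members of $I_\pi(G)$. If $G$ is a $\pi$-group, then $I_\pi(G)=\operatorname{Irr}(G)$. Since all elements of $H$ are $\pi$-elements, $\varphi_H$ is an ordinary character of $H$ for every partial character $\varphi$ of $G$.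

**Definition (Fong characters).** Let $\varphi\in I_\pi(G)$. A character $\alpha\in\operatorname{Irr}(H)$ is Fong for $\varphi$ if it is a constituent of $\varphi_H$ of least degree. It is $G$-Fong if it is Fong for some member of $I_\pi(G)$. For $N\trianglelefteq G$, the group $H\cap N$ is a Hall $\pi$-subgroup of $N$, and "$N$-Fong" for members of $\operatorname{Irr}(H\cap N)$ is defined with $(N,H\cap N)$ in place of $(G,H)$.

**Example ($S_4$ with $\pi=\{2\}$).** Let $\chi_3$ be the permutation character of $S_4$ minus $1$. On the classes of $1,(12),(12)(34),(1234)$ the irreducible characters have values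
$$1:(1,1,1,1),\quad \operatorname{sgn}:(1,-1,1,-1),\quad \chi_2:(2,0,2,0),\quad \chi_3:(3,1,-1,-1),\quad \chi_3\operatorname{sgn}:(3,-1,-1,1).$$
So $\chi_2^\circ=1^\circ+\operatorname{sgn}^\circ$, and the other four functions are linearly independent. Every partial character is therefore a nonnegative integer combination of these four in exactly one way, and $I_\pi(S_4)=\{1^\circ,\operatorname{sgn}^\circ,\chi_3^\circ,(\chi_3\operatorname{sgn})^\circ\}$. Let $P$ be a Sylow $2$-subgroup, the dihedral group of order $8$ acting on the vertices of a square. A point stabilizer in $P$ has three orbits, so the permutation character has three distinct irreducible constituents, and $(\chi_3)_P=\lambda+\beta$ with $\lambda$ linear and $\beta$ irreducible of degree $2$. Hence $\lambda$ is the only Fong character for $\chi_3^\circ$. The character $\beta$ lies in $(\chi_3)_P$ and in $(\chi_3\operatorname{sgn})_P=\lambda\operatorname{sgn}+\beta$ and in no other restriction, so $\beta$ is not $S_4$-Fong at all.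

**Question.** Given $\varphi\in I_\pi(G)$, is there always an $\alpha\in\operatorname{Irr}(H)$, Fong for $\varphi$, such that for every $N\trianglelefteq G$ all irreducible constituents of $\alpha_{H\cap N}$ are $N$-Fong?

The answer will be yes. In the example $\alpha=\lambda$ works for $\chi_3^\circ$ for a trivial reason: any linear $\delta\in\operatorname{Irr}(H\cap N)$ is $N$-Fong. Indeed $\delta$ is a constituent of $(\delta^N)_{H\cap N}$, so it is a constituent of $\theta_{H\cap N}$ for some irreducible constituent $\theta$ of $(\delta^N)^\circ$, and no degree is less than $1$.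

### 1.2 Facts used throughout

*Hall subgroups.* Hall $\pi$- and $\pi'$-subgroups exist, Hall $\pi$-subgroups are conjugate, every $\pi$-subgroup lies in a Hall $\pi$-subgroup, and a Hall $\pi$-subgroup meets a normal subgroup in a Hall $\pi$-subgroup of it. "Hall" without a prefix means Hall $\pi$-subgroup. We also need:
$$\text{if } J \text{ is Hall in } X,\ Y\le X,\ |X:Y| \text{ a } \pi\text{-number, then } JY=X \text{ and } J\cap Y \text{ is Hall in } Y. \tag{1}$$
Indeed $|JY|=|J||Y|/|J\cap Y|\ge |X|_\pi|Y|/|Y|_\pi=|X|_\pi|Y|_{\pi'}=|X|$, so equality holds everywhere.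

*Restriction and induction.* A partial character is determined by its restriction to a Hall $\pi$-subgroup, because every $\pi$-element is conjugate into it. Induction is defined by $(\chi^\circ)^X=(\chi^X)^\circ$; this is well defined, because the induction formula at a $\pi$-element uses only values at $\pi$-elements. Induction is additive and transitive. Mackey's formula carries over from ordinary characters. We use it mostly in this form: for $Y,S\le X$ and a partial character $\nu$ of $Y$,
$$(\nu_{Y\cap S})^S \text{ is a summand of } (\nu^X)_S,\quad\text{and}\quad (\nu^X)_S=(\nu_{Y\cap S})^S \text{ if } YS=X. \tag{2}$$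
With $S=Y$, this says that $\nu$ is a summand of $(\nu^X)_Y$.

Frobenius reciprocity is not available for partial characters. For $G$ of order $3$ and $\pi=\{2\}$, the only $\pi$-element is $1$, so $I_\pi(G)=\{1^\circ\}$; inducing the trivial character of the subgroup $1$ gives $3\cdot1^\circ$, while the restriction of $1^\circ$ contains it once. We use Frobenius reciprocity only for ordinary characters.

For $Y\le X$, $\nu\in I_\pi(Y)$, $\sigma\in I_\pi(X)$ we say that $\sigma$ lies over $\nu$ if $\nu$ is a constituent of $\sigma_Y$; the set of such $\sigma$ is $I_\pi(X|\nu)$. It is nonempty, because $\nu$ is a constituent of $(\nu^X)_Y$.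

*The sets $B_\pi(G)$.* The following is cited from I. M. Isaacs, *Characters of $\pi$-separable groups*, J. Algebra 86 (1984) 98–128; see also *Characters of Solvable Groups*, AMS 2018. There is a canonically defined, hence isomorphism-invariant, set $B_\pi(G)\subseteq\operatorname{Irr}(G)$ such that

- **(B1)** $\chi\mapsto\chi^\circ$ is a bijection $B_\pi(G)\to I_\pi(G)$, and $I_\pi(G)$ is a basis of the space of class functions on the $\pi$-elements of $G$;
- **(B2)** if $N\trianglelefteq G$ and $\chi\in B_\pi(G)$, then all irreducible constituents of $\chi_N$ lie in $B_\pi(N)$.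

By (B1), decompositions into irreducible partial characters are unique. If $\chi\in B_\pi(G)$ and $\chi^\circ=\varphi$, we say that $\chi$ lifts $\varphi$. In the $S_4$ example, (B1) says that four of the five irreducible characters lie in $B_\pi(S_4)$; since $\chi_2^\circ$ is reducible, $\chi_2$ is the missing one.

### 1.3 Clifford theory for partial characters

**Lemma 1 (Clifford).** Let $N\trianglelefteq G$, $\theta\in I_\pi(N)$, $T=G_\theta$.

(a) If $\varphi\in I_\pi(G|\theta)$, then $\varphi_N=e\sum\theta_i$, the sum over the $G$-orbit of $\theta$.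

(b) Induction is a bijection $I_\pi(T|\theta)\to I_\pi(G|\theta)$. If $\varphi=\eta^G$ with $\eta\in I_\pi(T|\theta)$, then $\eta$ is the only irreducible constituent of $\varphi_T$ over $\theta$, and it has multiplicity $1$. We call $\eta$ the Clifford correspondent of $\varphi$.

*Proof.* **Part (a), by lifting.** Let $\chi\in B_\pi(G)$ lift $\varphi\in I_\pi(G|\theta)$. By (B2) and ordinary Clifford theory, $\chi_N=e\sum\psi_i$ with the $\psi_i\in B_\pi(N)$ forming a $G$-orbit. By (B1) the $\psi_i^\circ$ are distinct and irreducible; they form an orbit, and $\theta$ is one of them because $\varphi_N=e\sum\psi_i^\circ$.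

**Every member of $I_\pi(G|\theta)$ is induced from $I_\pi(T|\theta)$.** Let $\psi\in B_\pi(N)$ lift $\theta$. If $g$ fixes $\theta$, then $\psi^g\in B_\pi(N)$ also lifts $\theta$, so $\psi^g=\psi$; hence $G_\psi=T$. With $\chi$ as above, $\psi$ is one of the $\psi_i$, so $\chi=\xi^G$ with $\xi\in\operatorname{Irr}(T|\psi)$, and $\varphi=(\xi^\circ)^G$. If $\xi^\circ$ were a sum of two partial characters, so would be $\varphi$; so $\xi^\circ$ is irreducible. It lies over $\theta$ because $\xi_N$ is a multiple of $\psi$.

**Induction preserves irreducibility and is injective.** Let $\eta\in I_\pi(T|\theta)$. By (a), $\eta_N=a\theta$, and Mackey gives $(\eta^G)_N=a\sum\theta_i$. Write $(\eta^G)_T=\eta+\Xi$. The multiplicity of $\theta$ is $a$ both in $(\eta^G)_N$ and in $\eta_N$, so $\Xi_N$ does not involve $\theta$; that is, no constituent of $\Xi$ lies over $\theta$. Write $\eta^G=\sum_j\varphi_j$ with $\varphi_j$ irreducible. Each $\varphi_j$ lies over some $\theta_i$, hence over $\theta$ by (a), so $\varphi_j=\eta_j^G$ with $\eta_j\in I_\pi(T|\theta)$, and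 likewise $(\varphi_j)_T=\eta_j+\Xi_j$ with no constituent of $\Xi_j$ over $\theta$. Compare the constituents over $\theta$ in $\sum_j(\eta_j+\Xi_j)=\eta+\Xi$: they give $\sum_j\eta_j=\eta$. So there is only one $j$, and $\eta^G$ is irreducible. It lies over $\theta$, and $\eta$ is recovered from it as the only constituent of $(\eta^G)_T$ over $\theta$, with multiplicity $1$. $\blacksquare$

**Lemma 2.** Let $N\trianglelefteq G$ with $G/N$ a $\pi'$-group and $\theta\in I_\pi(N)$. Then $I_\pi(G|\theta)$ has exactly one member $\varphi$, and $\varphi_N$ is the sum $s$ of the distinct $G$-conjugates of $\theta$.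

*Proof.* All $\pi$-elements of $G$ lie in $N$. Let $g_\pi$ be the $\pi$-part of $g$ and put $f(g)=s(g_\pi)$, a class function of $G$. An elementary subgroup has the form $A\times B$ with $A$ a $\pi$-group and $B$ a $\pi'$-group. Then $A\le N$, and $f$ restricts to $s_A\times 1_B$, which is a character. By Brauer's theorem $f$ is a generalized character of $G$, so $s=f^\circ\in\mathbb Z I_\pi(G)$. The set $I_\pi(G|\theta)$ is nonempty. If $\varphi$ is in it, then $\varphi=es$ by Lemma 1(a), as functions on the common set of $\pi$-elements. So $\frac1e\varphi\in\mathbb ZI_\pi(G)$, and linear independence gives $e=1$ and $\varphi=s$. $\blacksquare$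

**A case by hand: $H\trianglelefteq G$.** Then $G/H$ is a $\pi'$-group. For $N\trianglelefteq G$, the group $H\cap N$ is a normal Hall $\pi$-subgroup of $N$. By Lemma 2 every $\theta\in I_\pi(N)$ restricts to $H\cap N$ as a sum of conjugate characters, all of one degree. So every member of $\operatorname{Irr}(H\cap N)$ is $N$-Fong, and every constituent $\alpha$ of $\varphi_H$ answers the question.

### 1.4 Restriction to a Hall subgroup

**Lemma 3.** Let $Y=ZX$ with $Z\trianglelefteq Y$, and let $\psi\in\operatorname{Irr}(Z)$ be $Y$-invariant with $\delta=\psi_{Z\cap X}$ irreducible. Then $\chi_X$ is irreducible for all $\chi\in\operatorname{Irr}(Y|\psi)$.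

*Proof.* Write $\psi^Y=\sum e_\chi\chi$ over $\chi\in\operatorname{Irr}(Y|\psi)$. Since $\psi$ is invariant, $\sum e_\chi^2=[\psi^Y,\psi^Y]=|Y:Z|$. By Mackey $(\psi^Y)_X=\delta^X$, and $[\delta^X,\delta^X]=|X:Z\cap X|=|Y:Z|$, because $\delta$ is invariant in $X$. So
$$|Y:Z|=\Bigl[\sum e_\chi\chi_X,\sum e_\chi\chi_X\Bigr]\ge\sum e_\chi^2[\chi_X,\chi_X]\ge\sum e_\chi^2=|Y:Z|,$$
and all $[\chi_X,\chi_X]=1$. $\blacksquare$

**Definition (H-irreducible).** A character $\nu\in I_\pi(Y)$ is H-irreducible if its restriction to a (hence every) Hall $\pi$-subgroup of $Y$ is irreducible. Then $\nu(1)$ is a $\pi$-number.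

In the $S_4$ example, $1^\circ$ and $\operatorname{sgn}^\circ$ are H-irreducible, and $\chi_3^\circ$ is not. Its Clifford correspondent over a nontrivial $\lambda_1\in\operatorname{Irr}(V_4)$ lives on a Sylow $2$-subgroup and is linear, hence H-irreducible. This is typical: Clifford correspondence leads down to H-irreducible characters, by the next lemma.

**Lemma 4.** Let $Z\trianglelefteq Y$ with $Y/Z$ a $\pi$-group or a $\pi'$-group, and let $\nu\in I_\pi(Z)$ be $Y$-invariant and H-irreducible. Then every $\nu'\in I_\pi(Y|\nu)$ is H-irreducible.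

*Proof.* If $Y/Z$ is a $\pi'$-group, then $\nu'_Z=\nu$ by Lemma 2, and the Hall $\pi$-subgroups of $Y$ lie in $Z$ and are Hall there. Let $Y/Z$ be a $\pi$-group and $K$ Hall in $Y$, so $Y=ZK$ and $K\cap Z$ is Hall in $Z$. Let $\chi\in B_\pi(Y)$ and $\psi\in B_\pi(Z)$ lift $\nu'$ and $\nu$. Then $\psi$ is $Y$-invariant. Constituents of $\chi_Z$ lie in $B_\pi(Z)$ and lift constituents of $\nu'_Z$, which is a multiple of $\nu$; so they equal $\psi$, and $\chi\in\operatorname{Irr}(Y|\psi)$. Since $\psi_{K\cap Z}=\nu_{K\cap Z}$ is irreducible, $\chi_K=\nu'_K$ is irreducible by Lemma 3. $\blacksquare$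

**Lemma 5 (Fong).** Let $H$ be Hall in $G$, $\varphi,\sigma\in I_\pi(G)$, and $\alpha\in\operatorname{Irr}(H)$ a constituent of $\varphi_H$.

(i) $\alpha(1)\ge\varphi(1)_\pi$.

(ii) If $\alpha(1)=\varphi(1)_\pi$ and $\alpha$ is also a constituent of $\sigma_H$, then $\sigma=\varphi$.

*Proof.* **Set-up for the induction.** We prove both statements whenever $Y\trianglelefteq G$, $\nu\in I_\pi(Y)$ is $G$-invariant and H-irreducible, and $\varphi,\sigma\in I_\pi(G|\nu)$, by induction on $|G:Y|$. The case $Y=1$ is the lemma. If $Y=G$, then $\varphi=\nu=\sigma$ and $\alpha=\varphi_H$, whose degree is a $\pi$-number. Let $Y<G$ and let $Y'/Y$ be a chief factor of $G$.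

**Passing to an inertia group.** Let $\beta$ be an irreducible constituent of $\alpha_{H\cap Y'}$. Some constituent $\nu'$ of $\varphi_{Y'}$ has $\beta$ in $\nu'_{H\cap Y'}$. As $\varphi_Y$ is a multiple of $\nu$, all constituents of $\varphi_{Y'}$ lie over $\nu$, so they are H-irreducible by Lemma 4. Thus $\nu'_{H\cap Y'}=\beta$, and $\nu'$ is the only member of $I_\pi(Y')$ with this restriction. Let $T=G_{\nu'}\ge Y'$. For $h\in H$, the restriction of $\nu'^h$ to $H\cap Y'$ is $\beta^h$, so $h$ fixes $\beta$ if and only if it fixes $\nu'$: $H_\beta=H\cap T$. By Clifford, $\alpha=\alpha_0^H$ with $\alpha_0\in\operatorname{Irr}(H\cap T|\beta)$ a constituent of $\alpha_{H\cap T}$.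

**The Clifford correspondent of $\varphi$ contains $\alpha_0$.** Let $\omega$ be an irreducible constituent of $\varphi_T$ with $\alpha_0$ in $\omega_{H\cap T}$. The constituents of $\omega_{Y'}$ are constituents of $\varphi_{Y'}$, hence H-irreducible, and one of them contains $\beta$ in its restriction to $H\cap Y'$. That one restricts to $\beta$, so it is $\nu'$. Hence $\omega$ lies over $\nu'$, and by Lemma 1(b) $\omega$ is the Clifford correspondent $\eta$ of $\varphi$.

**Part (i).** Let $H_T\ge H\cap T$ be Hall in $T$ and $\alpha_1$ an irreducible constituent of $\eta_{H_T}$ over $\alpha_0$. Induction applies to $T,Y',\nu'$ and gives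
$$\eta(1)_\pi\le\alpha_1(1)\le|H_T:H\cap T|\,\alpha_0(1),$$
the second inequality because $\alpha_1$ is a constituent of $\alpha_0^{H_T}$. Hence $\alpha(1)=|H:H\cap T|\alpha_0(1)\ge\frac{|H|}{|H_T|}\eta(1)_\pi=|G:T|_\pi\,\eta(1)_\pi=\varphi(1)_\pi$.

**Part (ii).** Now equality holds throughout, so $\alpha_1=\alpha_0^{H_T}$ and $\alpha_1(1)=\eta(1)_\pi$. Since $\alpha$ lies in $\sigma_H$, the character $\beta$ lies in the restriction of a constituent of $\sigma_{Y'}$. All these constituents lie over $\nu$ and are H-irreducible, so this one restricts to $\beta$ and is $\nu'$. As above, $\alpha_0$ is a constituent of $\eta'_{H\cap T}$, where $\eta'\in I_\pi(T|\nu')$ is the Clifford correspondent of $\sigma$. A constituent of $\eta'_{H_T}$ over $\alpha_0$ is a constituent of $\alpha_0^{H_T}=\alpha_1$, so it equals $\alpha_1$. By induction $\eta'=\eta$, so $\sigma=\varphi$. $\blacksquare$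

The next lemma is how we shall produce Fong characters.

**Lemma 6.** Let $W\le X$, let $\nu\in I_\pi(W)$ with $\kappa=\nu^X$ irreducible, and let $S$ be Hall in $X$ with $S\cap W$ Hall in $W$. Let $\delta$ be an irreducible constituent of $\nu_{S\cap W}$ with $\delta(1)=\nu(1)_\pi$. Then $\delta^S$ is irreducible, is Fong for $\kappa$, and has degree $\kappa(1)_\pi$. In particular this holds for $\delta=\nu_{S\cap W}$ if $\nu$ is H-irreducible.

*Proof.* By (2), $\delta^S$ is a summand of $\kappa_S$. Its degree is $\nu(1)_\pi|S:S\cap W|=\nu(1)_\pi|X:W|_\pi=\kappa(1)_\pi$. By Lemma 5(i) every irreducible constituent of $\kappa_S$ has at least this degree, so $\delta^S$ is irreducible and of least degree. $\blacksquare$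

### 1.5 The chain argument

**Proposition 7.** Let $1=U_0\le U_1\le\dots\le U_n=G$ be normal subgroups of $G$ with each $U_{k}/U_{k-1}$ a $\pi$- or $\pi'$-group, let $\varphi\in I_\pi(G)$ and let $H$ be Hall in $G$. There is $\alpha\in\operatorname{Irr}(H)$, Fong for $\varphi$ and of degree $\varphi(1)_\pi$, such that for every $k$ all irreducible constituents of $\alpha_{H\cap U_k}$ are $U_k$-Fong. In particular, the answer to the question is yes if the normal subgroups of $G$ are totally ordered, since then they form a chief series.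

*Proof.* **Step 1: descend by Clifford correspondence.** Put $C^0=G$, $\varphi^0=\varphi$, $Y^0=1$, $\nu^0=1$. Given $\varphi^{k-1}\in I_\pi(C^{k-1}|\nu^{k-1})$, where $C^{k-1}$ fixes $\nu^{k-1}$, let $Y^k=C^{k-1}\cap U_k\trianglelefteq C^{k-1}$, let $\nu^k$ be a constituent of $(\varphi^{k-1})_{Y^k}$, let $C^k$ be its stabilizer in $C^{k-1}$, and let $\varphi^k\in I_\pi(C^k|\nu^k)$ be the Clifford correspondent of $\varphi^{k-1}$. Then
$$C^j\cap U_k=Y^k\quad\text{for all } j\ge k. \tag{3}$$
For $j=k$: $Y^k$ fixes $\nu^k$, so $Y^k\le C^k\cap U_k\le C^{k-1}\cap U_k=Y^k$. From $j$ to $j+1$: $Y^k=C^j\cap U_k\le C^j\cap U_{j+1}=Y^{j+1}\le C^{j+1}$.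

**Step 2: the $\nu^k$ are H-irreducible, and $\nu^k$ restricts to $Y^{k-1}$ as a multiple of $\nu^{k-1}$.** The restriction of $\varphi^{k-1}$ to $Y^{k-1}$ is a multiple of $\nu^{k-1}$, because $C^{k-1}$ fixes $\nu^{k-1}$; this gives the second claim. By (3), $Y^{k-1}=Y^k\cap U_{k-1}$, so $Y^k/Y^{k-1}$ embeds in $U_k/U_{k-1}$. Also $Y^k\le C^{k-1}$ fixes $\nu^{k-1}$. Lemma 4 gives the first claim, by induction on $k$.

**Step 3: $\theta_k=(\nu^k)^{U_k}$ is irreducible.** For $1\le i\le k$ the stabilizer of $\nu^i$ in $C^{i-1}\cap U_k$ is $C^i\cap U_k$. By Lemma 1(b) induction maps $I_\pi(C^i\cap U_k|\nu^i)$ into $I_\pi(C^{i-1}\cap U_k|\nu^i)\subseteq I_\pi(C^{i-1}\cap U_k|\nu^{i-1})$. Start with $\nu^k\in I_\pi(C^k\cap U_k|\nu^k)$ and apply this for $i=k,k-1,\dots,1$.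

**Step 4: choose $H$ and define the characters.** Put $C=C^n=Y^n$ and $\nu=\nu^n$; then $\varphi^n=\nu$ and $\varphi=\nu^G$. Since Hall subgroups of $G$ are conjugate and $\varphi$ and the $U_k$ are invariant under conjugation, we may replace $H$ by a Hall subgroup that contains a Hall subgroup of $C$. Then $H\cap C$ is Hall in $C$, and since $Y^k=C\cap U_k\trianglelefteq C$, the group $H\cap Y^k$ is Hall in $Y^k$ for every $k$. Let $\hat\beta_k=(\nu^k)_{H\cap Y^k}$, irreducible by Step 2, and $\beta_k=\hat\beta_k^{\,H\cap U_k}$. By Lemma 6, $\beta_k$ is irreducible and Fong for $\theta_k$. Let $\alpha=\beta_n$; it is Fong for $\theta_n=\varphi$ and has degree $\varphi(1)_\pi$.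

**Step 5: $\beta_k$ lies under $\alpha$.** By Step 2, $\nu_{Y^k}$ is a multiple of $\nu^k$. So $\hat\beta_n=\nu_{H\cap C}$ contains $\hat\beta_k$ on restriction to $H\cap Y^k$. As $\hat\beta_n$ is a constituent of $\alpha_{H\cap C}$, Frobenius reciprocity gives $[\alpha_{H\cap U_k},\beta_k]=[\alpha_{H\cap Y^k},\hat\beta_k]>0$. Since $H\cap U_k\trianglelefteq H$, all irreducible constituents of $\alpha_{H\cap U_k}$ are $\beta_k^h$ with $h\in H$, and $\beta_k^h$ is Fong for $\theta_k^h\in I_\pi(U_k)$. $\blacksquare$

**Corollary 8.** For $\varphi\in I_\pi(G)$, the least degree of an irreducible constituent of $\varphi_H$ is $\varphi(1)_\pi$.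

*Proof.* Lemma 5(i) is the lower bound, and Proposition 7, applied to any chief series, attains it. $\blacksquare$

What changes in general? Proposition 7 handles the members of one chosen series. In its proof one subgroup $C$ served all $U_k$, through $C\cap U_k$. A normal subgroup $N$ outside the series is not covered.

## 2. Two incomparable normal subgroups in a group of order 96

The first thing to try is to run Proposition 7 along a chief series, and to hope that the $\alpha$ obtained is also good for every other normal subgroup, with $C\cap N$ in the role of $C\cap U_k$. We now see that this fails, and why.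

Let $\pi=\{2\}$, let $D$ be dihedral of order $8$ with center $Z$, and let $\xi$ be its irreducible character of degree $2$. It is the only one of that degree, it vanishes off $Z$, and $\xi_Z=2\zeta_0$ with $\zeta_0\ne1$. Let $\epsilon\neq1$ be a linear character of $D$ with values $\pm1$, let $F=\ker\epsilon$, and let $E\ne F$ be another subgroup of order $4$. Then $E\cap F=Z$ and $\epsilon_E\ne1$. Put
$$G=\{(x,y)\in S_4\times D:\operatorname{sgn}x=\epsilon(y)\},\qquad N=\{(x,y)\in G:y\in E\}\trianglelefteq G,\quad |G:N|=2.$$
So $|G|=96$. Both $G$ and $N$ project onto $S_4$, because $\epsilon$ and $\epsilon_E$ are nontrivial. Let $V=V_4\times 1\trianglelefteq G$, so $V\le N$, and let $\lambda_1,\lambda_2,\lambda_3$ be the nontrivial irreducible characters of $V_4$, also viewed as characters of $V$; they are permuted transitively by $N$. Let $P_i$ be the stabilizer of $\lambda_i$ in $S_4$. The $P_i$ are the three Sylow $2$-subgroups of $S_4$, and $P_i$ interchanges the two $\lambda_j$ with $j\neq i$. Put $H_i=G\cap(P_i\times D)$, a Sylow $2$-subgroup of $G$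 of order $32$. As in Section 1.1, $(\chi_3)_{P_i}=\lambda^{(i)}+\beta^{(i)}$ with degrees $1$ and $2$. Since $(\chi_3)_{V_4}=\lambda_1+\lambda_2+\lambda_3$, the $P_i$-invariant character $\lambda^{(i)}$ restricts to $V_4$ as $\lambda_i$, and $\beta^{(i)}$ restricts as the sum of the other two. Write $P=P_1$, $H=H_1$, $\lambda=\lambda^{(1)}$, $\beta=\beta^{(1)}$, and $\varphi=((\chi_3\times\xi)_G)^\circ$.

**Proposition 9.** The partial character $\varphi$ is irreducible, and $\varphi_H=\alpha_1+\alpha_2+\alpha_3$ with $\alpha_1=(\lambda\times\xi)_H$ and $\alpha_2+\alpha_3=(\beta\times\xi)_H$, $\alpha_2\ne\alpha_3$. All three $\alpha_i$ are Fong for $\varphi$, but the constituents of $(\alpha_2)_{H\cap N}$ and $(\alpha_3)_{H\cap N}$ are not $N$-Fong.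

*Proof.* **Restriction to $H$.** The character $\alpha_1$ is irreducible of degree $2$, since $H$ projects onto $D$. As $\beta$ and $\xi$ are the only irreducible characters of degree $2$ of $P$ and $D$, we have $\beta\operatorname{sgn}=\beta$ and $\xi\epsilon=\xi$. So $\beta\times\xi$ is unchanged by multiplication with $\operatorname{sgn}\times\epsilon$ and vanishes off $H$, the kernel of $\operatorname{sgn}\times\epsilon$ in $P\times D$, of index $2$. Therefore $(\beta\times\xi)_H$ has norm $2$ and is a sum of two distinct irreducible characters $\alpha_2,\alpha_3$, conjugate in $P\times D$, of degree $2$.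

**Irreducibility of $\varphi$.** We have $\varphi_V=2(\lambda_1+\lambda_2+\lambda_3)$ with the $\lambda_i$ forming one $G$-orbit. By Lemma 1(a), $3$ divides the degree of every irreducible constituent of $\varphi$. The degree is even too, since all constituents of $\varphi_H$ have degree $2$. As $\varphi(1)=6$, $\varphi$ is irreducible, and $\alpha_1,\alpha_2,\alpha_3$ are Fong for it.

**Restriction to $H\cap N$.** Let $\xi_1$ be a linear constituent of $\xi_E$. Since $\xi\epsilon=\xi$ and $\epsilon_E\ne1$, $\xi_E=\xi_1+\xi_1\epsilon_E$. The group $H\cap N$ projects onto $P$, so $\gamma=(\beta\times\xi_1)_{H\cap N}$ is irreducible of degree $2$. It equals $(\beta\times\xi_1\epsilon_E)_{H\cap N}$, because $\epsilon(y)=\operatorname{sgn}x$ on $N$ and $\beta\operatorname{sgn}=\beta$. So $(\alpha_2+\alpha_3)_{H\cap N}=2\gamma$, and $(\alpha_2)_{H\cap N}=(\alpha_3)_{H\cap N}=\gamma$.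

**$\gamma$ is not $N$-Fong.** Let $\theta=((\chi_3\times\xi_1)_N)^\circ$, of degree $3$. As $\theta_V=\lambda_1+\lambda_2+\lambda_3$ and $N$ is transitive on the $\lambda_i$, $\theta$ is irreducible by Lemma 1(a). The restriction $\theta_{H\cap N}=(\lambda\times\xi_1)_{H\cap N}+\gamma$ contains a linear character, so $\gamma$ is not Fong for $\theta$. If $\gamma$ were Fong for some $\theta'\in I_\pi(N)$, then $\gamma(1)=\theta'(1)_\pi$ by Corollary 8, and Lemma 5(ii) would give $\theta=\theta'$, a contradiction. $\blacksquare$

So "there is $\alpha$" cannot be strengthened to "every Fong $\alpha$", even for solvable $G$ and $|G:N|=2$. And the chain argument really can produce $\alpha_2$ or $\alpha_3$. Take the series $1\le 1\times F\le V_4\times F\le A_4\times F\le G$ of normal subgroups, whose factors are $2$-groups and one group of order $3$. Since $\xi$ vanishes off $Z$, $\xi_F$ has norm $\frac14(4+4)=2$, so $\xi_F=\zeta+\zeta'$ with $\zeta\ne\zeta'$ conjugate in $D$. The proof of Proposition 7 may take: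

1. $\nu^1=\zeta$ on $1\times F$. Its stabilizer is $C^1=A_4\times F$. The part of $\varphi_{A_4\times F}$ over $\zeta$ is $((\chi_3)_{A_4}\times\zeta)^\circ$, so this is $\varphi^1$.
2. $\nu^2=\lambda_2\times\zeta$ on $V_4\times F$. Its stabilizer in $A_4\times F$ is $C^2=V_4\times F$.
3. Nothing changes afterwards: $C=V_4\times F$, $\nu=\lambda_2\times\zeta$.

Every Sylow $2$-subgroup of $G$ contains $C$, so the proof allows $H=H_1$. Then $\alpha=\nu^{H}$ lies over $\lambda_2$, whereas $\alpha_1$ restricts to $V$ as $2\lambda_1$. So $\alpha\in\{\alpha_2,\alpha_3\}$. It is good for all members of the series and bad for $N$.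

Here is the exact point of failure. We have $C\cap N=V_4\times Z$, and $\nu_{C\cap N}=\lambda_2\times\zeta_0$. The stabilizer of $\lambda_2$ in $N$ is the $2$-group $R=N\cap(P_2\times E)$ of order $16$, and $\rho=(\lambda^{(2)}\times\xi_1)_R$ is a linear character of $R$ that extends $\lambda_2\times\zeta_0$. So $(\lambda_2\times\zeta_0)^R$ has degree $2$ and contains $\rho$; it is reducible, and so is $(\lambda_2\times\zeta_0)^N$. The group $C\cap N$ is too small, and Step 3 of Proposition 7 breaks down for it. The pair that belongs to $N$ is $(R,\rho)$, and $R$ is not contained in $C$. Moreover $R$ projects onto $P_2$, so $R\le H_2$ but $R\not\le H_1$. If we want to use Lemma 6 for $N$, a Hall subgroup $H$ of $G$ with $H\cap R$ Hall in $R$ must contain $R$, and this rules out $H_1$. With $H_2$ instead, $\nu^{H_2}=(\lambda^{(2)}\times\xi)_{H_2}$, since the right side is irreducible of degree $2$ and contains $\nu$ on $V_4\times F$. This is the analogue of $\alpha_1$ for $H_2$.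

Two demands come out of this. Each normal subgroup $N$ needs its own pair $(W_N,\nu_N)$, not cut out of the pair of $G$. And one Hall subgroup $H$ of $G$ must meet all the groups $W_N$ in Hall subgroups. In the example $R$ sticks out of $C$, but only by a $\pi$-number, $|R:R\cap C|=2$. This will turn out to be a general feature of the right construction, and it is what makes the second demand possible. The goal is the following.

**Theorem A.** Let $G$ be $\pi$-separable, $H$ a Hall $\pi$-subgroup of $G$, $\varphi\in I_\pi(G)$. There is $\alpha\in\operatorname{Irr}(H)$, Fong for $\varphi$, such that for every $N\trianglelefteq G$ every irreducible constituent of $\alpha_{H\cap N}$ is $N$-Fong.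

## 3. Subgroups of $\pi$-index and coprime action

Two lemmas make up for the missing Frobenius reciprocity and control how far a group like $R$ may stick out.

**Lemma 10.** Let $Y\le X$ with $|X:Y|$ a $\pi$-number, let $\nu\in I_\pi(Y)$ be H-irreducible, and let $\kappa=\nu^X$ be irreducible. If $\sigma\in I_\pi(X|\nu)$, then $\sigma=\kappa$.

*Proof.* Let $J$ be Hall in $X$. By (1), $JY=X$ and $J\cap Y$ is Hall in $Y$. Put $\delta=\nu_{J\cap Y}$, irreducible. By (2), $\kappa_J=\delta^J$, and by Lemma 6 this is an irreducible character $\alpha$ of degree $\kappa(1)_\pi$. Since $\sigma_Y$ contains $\nu$, $\sigma_{J\cap Y}$ contains $\delta$, so $\sigma_J$ has an irreducible constituent over $\delta$; by Frobenius reciprocity it is a constituent of $\delta^J=\alpha$, so it is $\alpha$. By Lemma 5(ii), $\sigma=\kappa$. $\blacksquare$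

**Lemma 11.** Let a $\pi'$-group $Q$ act on $L$, let $K\trianglelefteq L$ be $Q$-invariant with $[L,Q]\le K$, and let $\kappa\in I_\pi(K)$ be $Q$-invariant. Then every $\eta\in I_\pi(L|\kappa)$ is $Q$-invariant.

*Proof.* **Reduction to $\kappa$ invariant in $L$.** The stabilizer $L_\kappa$ is $Q$-invariant because $\kappa$ is. By Lemma 1(b), $\eta=\eta_0^L$ with $\eta_0\in I_\pi(L_\kappa|\kappa)$, and if $\eta_0$ is $Q$-invariant, so is $\eta$. So we replace $L$ by $L_\kappa$ and assume that $\kappa$ is $L$-invariant.

**A normal subgroup $KQ$ in the semidirect product.** Let $P=L\rtimes Q$. Then $K\trianglelefteq P$ and $\kappa$ is $P$-invariant. For $l\in L$, $q\in Q$ we have $l^{-1}ql=q\,(l^{-1})^{q}l\in qK$, since $[L,Q]\le K$; so $KQ\trianglelefteq P$. By Lemma 2 there is a unique $\hat\kappa\in I_\pi(KQ|\kappa)$. It satisfies $\hat\kappa_K=\kappa$, and it is $P$-invariant by uniqueness.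

**Comparing $L$ with $KQ$.** Let $\omega\in I_\pi(P|\eta)$. By Lemma 2, $\omega_L$ is the sum of the $P$-orbit of $\eta$, which is its $Q$-orbit because $P=LQ$. We show that $\omega_L$ is irreducible. Since $\omega_K$ is a multiple of $\kappa$, every constituent of $\omega_{KQ}$ lies over $\kappa$ and so is $\hat\kappa$. Let $\chi\in B_\pi(P)$ and $\psi\in B_\pi(KQ)$ lift $\omega$ and $\hat\kappa$. Then $\psi$ is $P$-invariant, and by (B2) the constituents of $\chi_{KQ}$ lie in $B_\pi(KQ)$ and lift $\hat\kappa$, so $\chi\in\operatorname{Irr}(P|\psi)$. Also $\psi_K$ is irreducible because $(\psi_K)^\circ=\kappa$ is. Since $KQ\cdot L=P$ and $KQ\cap L=K$, Lemma 3 with $Z=KQ$ and $X=L$ says that $\chi_L$ is irreducible. By (B2), $\chi_L\in B_\pi(L)$, so $\omega_L=(\chi_L)^\circ$ is irreducible. Hence $\omega_L=\eta$ and the $Q$-orbit has size $1$. $\blacksquare$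

The hypothesis that $Q$ is a $\pi'$-group is needed. For $\pi=\{2\}$ let $L=\langle x\rangle$ have order $4$, let $Q$ of order $2$ invert $L$, and put $K=\langle x^2\rangle=[L,Q]$. The nontrivial character $\kappa$ of $K$ is $Q$-invariant, but $Q$ interchanges the two characters of $L$ over it.

## 4. A compatible family of pairs, one for each normal subgroup

Let $\mathcal N$ be the set of all normal subgroups of $G$, and fix
$$1=U_0\le U_1\le\dots\le U_n=G,\qquad U_i\trianglelefteq G,\quad U_{i+1}/U_i \text{ a } \pi\text{- or a } \pi'\text{-group}.$$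
We climb this one series inside all $N\in\mathcal N$ simultaneously. At stage $k$ we have, for each $N$, a subgroup $W_N=W_N^k\le N$ and a character $\nu_N=\nu_N^k\in I_\pi(Y_N)$, where $Y_N=Y_N^k:=W_N\cap U_k$. The choice for $G$ is free, and the choices for all other $N$ are tied to it. We carry along six conditions.

- **(a)** $W_N$ fixes $\nu_N$.
- **(b)** For $j\ge k$, induction maps $I_\pi(W_N\cap U_j\,|\,\nu_N)$ injectively into $I_\pi(N\cap U_j)$.
- **(c)** $[W_M,W_N]\le W_{M\cap N}$ for all $M,N\in\mathcal N$.
- **(d)** If $M\le N$, every $\pi'$-subgroup of $W_M$ is contained in $W_N$.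
- **(e)** $\nu_N$ is a constituent of $(\nu_G^{\,Y_GY_N})_{Y_N}$.
- **(f)** $\nu_N$ is H-irreducible.

Conditions (a), (b), (f) say that each pair comes from iterated Clifford correspondence, as in Proposition 7. Condition (c) is what remains of the relation $[M,N]\le M\cap N$ for normal subgroups. Condition (d) says that $W_M$ sticks out of $W_N$ only by a $\pi$-number. Condition (e) ties $\nu_N$ to $\nu_G$: as neither of $Y_N,Y_G$ need contain the other, the comparison takes place in $Y_GY_N$.

Some consequences are used all the time. If $M\le N$, then $[W_M,W_N]\le W_M$ by (c), so $W_N$ normalizes $W_M$ and hence every $W_M\cap U_j$; and $[W_M\cap U_j,W_N]\le W_{M\cap N}\cap U_j$ for all $M,N$. In particular $Y_G$ normalizes every $Y_N$, so $Y_GY_N$ is a group and (e) makes sense. From (b), inducing further to $N\cap U_j$, we get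
$$\begin{gathered}\text{if } j\ge k \text{ and } W_N\cap U_j\le S\le N\cap U_j,\\ \text{then induction } I_\pi(W_N\cap U_j|\nu_N)\to I_\pi(S) \text{ has irreducible values and is injective.}\end{gathered}\tag{4}$$

**The construction.** At stage $0$ let $W_N=N$ and $\nu_N=1$, the trivial character of $Y_N=1$. Given stage $k$ with (a)–(f), put $Y'_N=W_N\cap U_{k+1}\trianglelefteq W_N$. Choose any $\nu'_G\in I_\pi(Y'_G|\nu_G)$, and for $N\in\mathcal N$ put
$$\omega_N=(\nu'_G)^{Y'_GY'_N}.$$
Let $\nu'_N$ be any constituent of $(\omega_N)_{Y'_N}$ lying over $\nu_N$, with the given $\nu_G'$ for $N=G$, and let $W'_N$ be the stabilizer of $\nu'_N$ in $W_N$. These are the data of stage $k+1$. Since $Y'_N\le W'_N$, we have $W'_N\cap U_{k+1}=Y'_N$, as the notation demands. A family obtained by such choices for $k=0,\dots,n$ is called admissible, and $(\nu_G^0,\dots,\nu_G^n)$ is called its chain.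

**Proposition 12.** The choices in the construction are always possible, and (a)–(f) hold at every stage.

*Proof.* At stage $0$, (a), (d), (e), (f) are clear, (b) is about identity maps, and (c) is $[M,N]\le M\cap N$. Suppose (a)–(f) hold at stage $k$; primes denote stage $k+1$. By (c) and normality of $U_{k+1}$,
$$[Y'_M,W_N]\le Y'_{M\cap N}\qquad\text{for all } M,N\in\mathcal N. \tag{5}$$

**Step 1: the choice of $\nu'_N$ is possible.** We must see that $\omega_N$ lies over $\nu_N$. The set $I_\pi(Y'_G|\nu_G)$ is nonempty, and $\omega_N$ is irreducible by (4) for the group $G$ with $j=k+1$. It lies over $\nu'_G$, hence over $\nu_G$, so some irreducible constituent $\sigma$ of $(\omega_N)_{Y_GY_N}$ lies over $\nu_G$. By (d), a Hall $\pi'$-subgroup of $Y_N$ lies in $W_G\cap U_k=Y_G$, so $|Y_GY_N:Y_G|=|Y_N:Y_N\cap Y_G|$ is a $\pi$-number. The character $\nu_G^{Y_GY_N}$ is irreducible by (4) with $j=k$, and $\nu_G$ is H-irreducible. So Lemma 10 gives $\sigma=\nu_G^{Y_GY_N}$, which lies over $\nu_N$ by (e). For $N=G$ we have $\omega_G=\nu'_G$, so the prescribed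 choice is allowed.

**Step 2: conditions (a), (b), (e), (f) at stage $k+1$.** (a) and (e) hold by construction. For (f): $Y_N=Y'_N\cap U_k$, so $Y'_N/Y_N$ is a $\pi$- or $\pi'$-group, and $\nu_N$ is H-irreducible and fixed by $Y'_N\le W_N$; use Lemma 4. For (b), let $j\ge k+1$. The stabilizer of $\nu'_N$ in $W_N\cap U_j$ is $W'_N\cap U_j$, and $Y'_N\trianglelefteq W_N\cap U_j$. By Lemma 1(b), induction maps $I_\pi(W'_N\cap U_j|\nu'_N)$ injectively to $I_\pi(W_N\cap U_j|\nu'_N)\subseteq I_\pi(W_N\cap U_j|\nu_N)$. Compose with (b) at stage $k$.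

It remains to prove (c) and (d), and this needs a comparison of $\nu'_N$ with $\nu'_M$ when $M\le N$.

**Step 3: the orbit $\mathcal U_N(M)$ that $\nu'_N$ leaves on $Y'_M$.** Let $M\le N$. By (5), $Y'_N$ normalizes $Y'_M$. Put $\tau'_{N,M}=(\nu'_N)^{Y'_NY'_M}$, irreducible by (4) at stage $k$ with $j=k+1$, and let $\mathcal U_N(M)$ be the set of irreducible constituents of its restriction to $Y'_M\trianglelefteq Y'_NY'_M$. By Lemma 1(a) it is one $Y'_NY'_M$-orbit, hence one $Y'_N$-orbit. The group $W'_N$ normalizes $Y'_N$ and $Y'_M$ and fixes $\nu'_N$, so it fixes $\tau'_{N,M}$ and permutes $\mathcal U_N(M)$. Its subgroup $Y'_N$ is already transitive, so the Frattini argument gives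
$$W'_N=Y'_N\cdot\operatorname{Stab}_{W'_N}(\mu)\qquad\text{for all } \mu\in\mathcal U_N(M). \tag{6}$$

**Step 4: up to conjugation by $Y'_G$, $\nu'_M$ belongs to $\mathcal U_N(M)$.** That is, for $M\le N$ there is $g\in Y'_G$ with $(\nu'_M)^g\in\mathcal U_N(M)$. By (5), $Y'_G$ normalizes $Y'_N$ and $Y'_M$, and $Y'_N$ normalizes $Y'_M$. So $X=Y'_GY'_NY'_M$ is a group inside $U_{k+1}$, with $Y'_M\trianglelefteq X$. The character $\omega=(\nu'_G)^X$ is irreducible by (4), and $\omega=\omega_M^X=\omega_N^X$. So $\omega$ restricts to $Y'_GY'_M$ with $\omega_M$ as a constituent, and to $Y'_GY'_N$ with $\omega_N$ as a constituent. Hence $\omega$ lies over $\nu'_M$ and over $\nu'_N$. Let $\sigma$ be an irreducible constituent of $\omega_{Y'_NY'_M}$ over $\nu'_N$. By (d), the $\pi'$-subgroups of $Y'_M$ lie in $W_N\cap U_{k+1}=Y'_N$, so $|Y'_NY'_M:Y'_N|$ is a $\pi$-number. By Step 2, $\nu'_N$ is H-irreducible, so Lemma 10 gives $\sigma=\tau'_{N,M}$. Therefore the members of $\mathcal U_N(M)$, and also $\nu'_M$, are constituents of $\omega_{Y'_M}$. By Lemma 1(a) these form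 one $X$-orbit. So $(\nu'_M)^{gny}\in\mathcal U_N(M)$ for some $g\in Y'_G$, $n\in Y'_N$, $y\in Y'_M$. As $\mathcal U_N(M)$ is stable under $Y'_NY'_M$, $(\nu'_M)^g\in\mathcal U_N(M)$.

**Step 5: $Y'_M$ normalizes $W'_D$ for $D\le M$.** By (5), $[Y'_M,W_D]\le Y'_D\le W'_D$ for $D\le M$. Hence
$$Y'_M \text{ normalizes } W'_D \text{ if } D\le M;\quad\text{in particular } Y'_G \text{ normalizes every } W'_N. \tag{7}$$

**Step 6: condition (c) at stage $k+1$.** Let $D=M\cap N$. By Step 4 for $D\le M$ there is $g\in Y'_G$ with $\mu=(\nu'_D)^g\in\mathcal U_M(D)$, and by (6) $W'_M=Y'_M\operatorname{Stab}_{W'_M}(\mu)$. Conjugate this by $g^{-1}$, which normalizes $W'_M$ by (7), and $Y'_M$ and $Y'_D$ by (5). The result is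
$$W'_M=Y'_MC_M,\qquad C_M=\operatorname{Stab}_{W'_M}(\nu'_D),$$
and likewise $W'_N=Y'_NC_N$ with $C_N=\operatorname{Stab}_{W'_N}(\nu'_D)$. Now $C_M$ and $C_N$ normalize $W_D$ and fix $\nu'_D$, so they normalize $W'_D$; and $Y'_M,Y'_N$ normalize $W'_D$ by (7). So $W'_D$ is normal in $\langle W'_M,W'_N,W'_D\rangle$, and we compute modulo it. The group $[C_M,C_N]$ lies in $[W_M,W_N]\le W_D$ and fixes $\nu'_D$, so it lies in $W'_D$. The groups $[Y'_M,C_N]$, $[C_M,Y'_N]$, $[Y'_M,Y'_N]$ lie in $Y'_D\le W'_D$ by (5). Thus modulo $W'_D$ the generators of $W'_M$ commute with those of $W'_N$, and $[W'_M,W'_N]\le W'_D$.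

**Step 7: condition (d) at stage $k+1$.** Let $M\le N$ and let $Q$ be a $\pi'$-subgroup of $W'_M$. By (d) at stage $k$, $Q\le W_N$; we must show that $Q$ fixes $\nu'_N$. Take $g\in Y'_G$ from Step 4, so $\mu=(\nu'_M)^g\in\mathcal U_N(M)$. Since $g$ normalizes $W_M$ and $W'_M$, we have $\operatorname{Stab}_{W_M}(\mu)=(W'_M)^g=W'_M$, so $Q$ fixes $\mu$. Put $L=Y'_NY'_M$ and $K=Y'_M\trianglelefteq L$. As $Q\le W_M\cap W_N$, it normalizes $Y'_M$ and $Y'_N$, and $[Y'_N,Q]\le[Y'_N,W_M]\le Y'_M$ by (5); so $[L,Q]\le K$. By Lemma 11, $\tau'_{N,M}\in I_\pi(L|\mu)$ is $Q$-invariant. For $q\in Q$ the character $(\nu'_N)^q\in I_\pi(Y'_N)$ lies over $\nu_N^q=\nu_N$, by (a), and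
$$\bigl((\nu'_N)^q\bigr)^L=(\tau'_{N,M})^q=\tau'_{N,M}=(\nu'_N)^L.$$
By the injectivity in (4), at stage $k$ with $j=k+1$ and $S=L$, $(\nu'_N)^q=\nu'_N$. So $Q\le W'_N$. $\blacksquare$

**The group of order 96 again.** Take the series and the chain of Section 2. For $N$ the construction gives:

- stage 1: $Y_N=1\times Z$, contained in $Y_G=1\times F$, so $\omega_N=\zeta$, $\nu_N=\zeta_0$, $W_N=N$;
- stage 2: $Y_N=V_4\times Z$, contained in $Y_G=V_4\times F$, so $\omega_N=\lambda_2\times\zeta$, $\nu_N=\lambda_2\times\zeta_0$, $W_N=R$;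
- stage 3: $Y_N=R\cap(A_4\times F)=V_4\times Z$, and nothing changes;
- stage 4: $Y_N=R$. The group $(V_4\times F)R\le H_2$ has order $16\cdot16/8=32$, so it is $H_2$. Thus $\omega_N=(\lambda_2\times\zeta)^{H_2}=(\lambda^{(2)}\times\xi)_{H_2}$, and $\nu_N$ is a linear constituent of $(\lambda^{(2)}\times(\xi_1+\xi_1\epsilon_E))_R$; both constituents lie over $\lambda_2\times\zeta_0$, and one of them is $\rho$. So $W_N=R$.

This is the pair that Section 2 asked for.

**Proposition 13.** The groups $W_N^k$ of an admissible family depend only on its chain $(\nu_G^0,\dots,\nu_G^n)$.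

*Proof.* Suppose the groups $W_N^k$, for all $N$, are determined, and let $\nu'_G$ be given. Then $Y'_N$ and $\omega_N$ are determined. Any admissible $\nu'_N$ is a constituent of $(\omega_N)_{Y'_N}$. These constituents form one $Y'_GY'_N$-orbit, hence one $Y'_G$-orbit. If $g\in Y'_G$, then $\operatorname{Stab}_{W_N}((\nu'_N)^g)=(W'_N)^g=W'_N$, because $Y'_G$ normalizes $W_N$ and, by (7), $W'_N$. So all choices give the same $W'_N$. Induction on $k$ finishes the proof. $\blacksquare$

## 5. A Hall subgroup that fits the whole family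

Let an admissible family be given, with any chain, and let $W_N,\nu_N$ now denote its members at stage $n$. Since $U_n=G$, we have $Y_N=W_N$ and $\nu_N\in I_\pi(W_N)$, and $\theta_N:=\nu_N^N\in I_\pi(N)$ by (b). Put
$$\Gamma=\langle W_N:N\in\mathcal N\rangle,\qquad \Delta_N=\langle W_M:M\in\mathcal N,\ M\le N\rangle.$$

**Proposition 14.** Let $H$ be a Hall subgroup of $G$ such that $H\cap\Gamma$ is Hall in $\Gamma$. Then $\alpha=((\nu_G)_{H\cap W_G})^H$ is irreducible and Fong for $\theta_G$, and for every $N\in\mathcal N$ all irreducible constituents of $\alpha_{H\cap N}$ are $N$-Fong. Moreover $H\cap W_N$ is Hall in $W_N$ for all $N\in\mathcal N$, and $|\Delta_N:W_N|$ is a $\pi$-number.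

*Proof.* **Step 1: $|\Delta_N:W_N|$ is a $\pi$-number.** This is where (d) for all pairs $M\le N$ is collected. List the members of $\mathcal N$ inside $N$ as $M_1,\dots,M_r$ with $|M_1|\le\dots\le|M_r|$, and put $\Lambda_i=\langle W_{M_1},\dots,W_{M_i}\rangle$, $\Lambda_0=1$. For $K\in\mathcal N$ we have $[W_K,W_{M_j}]\le W_{K\cap M_j}$, and $K\cap M_j$ is $M_j$ or has smaller order, so it is some $M_l$ with $l\le j$. So every $W_K$ normalizes every $\Lambda_i$. Hence $\Lambda_i=\Lambda_{i-1}W_{M_i}$, and $W_N\Lambda_i=(W_N\Lambda_{i-1})W_{M_i}$ is a group, in which $W_N\Lambda_{i-1}$ has index $|W_{M_i}:W_{M_i}\cap W_N\Lambda_{i-1}|$. By (d) a Hall $\pi'$-subgroup of $W_{M_i}$ lies in $W_N$, so this index is a $\pi$-number. Multiply over $i$, from $W_N\Lambda_0=W_N$ to $W_N\Lambda_r=\Delta_N$.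

**Step 2: $H\cap W_N$ is Hall in $W_N$ for all $N$.** By (c), $[W_M,W_K]\le W_{M\cap K}\le\Delta_N$ for $M\le N$ and $K\in\mathcal N$; so $\Delta_N\trianglelefteq\Gamma$. Therefore $H\cap\Delta_N=(H\cap\Gamma)\cap\Delta_N$ is Hall in $\Delta_N$. As $W_N$ has $\pi$-index in $\Delta_N$, (1) gives
$$H\cap W_N \text{ is Hall in } W_N \text{ for all } N\in\mathcal N. \tag{8}$$

**Step 3: Fong characters for the $\theta_N$.** Let $\hat\beta_N=(\nu_N)_{H\cap W_N}$, irreducible by (f) and (8), and $\beta_N=\hat\beta_N^{\,H\cap N}$. Apply Lemma 6 to $W_N\le N$ and the Hall subgroup $H\cap N$ of $N$: $\beta_N$ is irreducible and Fong for $\theta_N$, of degree $\theta_N(1)_\pi$. In particular $\alpha=\beta_G$ is irreducible and Fong for $\theta_G$.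

**Step 4: $\beta_N$ is a constituent of $\alpha_{H\cap N}$.** We transport (e) to the Hall subgroup. Let $X=W_GW_N$, a group, and $J=H\cap X$. By (8),
$$|J|\ge|(H\cap W_G)(H\cap W_N)|\ge\frac{|W_G|_\pi|W_N|_\pi}{|W_G\cap W_N|_\pi}=|X|_\pi,$$
so $J$ is Hall in $X$. By (d), $|X:W_G|=|W_N:W_N\cap W_G|$ is a $\pi$-number, so $JW_G=X$ by (1). Let $\tau=\nu_G^X$. By (2), $\tau_J=((\nu_G)_{H\cap W_G})^J$, so $(\tau_J)^H=\alpha$. Hence $\tau_J$ is irreducible, and by Frobenius reciprocity it is a constituent of $\alpha_J$. By (e), $\nu_N$ is a constituent of $\tau_{W_N}$. Restricting to $H\cap W_N\le J$, we see that $\hat\beta_N$ is a constituent of $(\tau_J)_{H\cap W_N}$, hence of $\alpha_{H\cap W_N}$. So $[\alpha_{H\cap N},\beta_N]=[\alpha_{H\cap W_N},\hat\beta_N]>0$.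

**Step 5: all constituents.** Since $H\cap N\trianglelefteq H$, every irreducible constituent of $\alpha_{H\cap N}$ is $\beta_N^h$ for some $h\in H$, which is Fong for $\theta_N^h\in I_\pi(N)$. $\blacksquare$

**Proof of Theorem A.** **Step 1: choose the chain so that $\theta_G=\varphi$.** We choose the $\nu_G^k$ together with $\varphi^k\in I_\pi(W_G^k|\nu_G^k)$ satisfying $(\varphi^k)^G=\varphi$, starting from $\varphi^0=\varphi$. Given $\varphi^k$, its restriction to $Y_G^k$ is a multiple of $\nu_G^k$ by (a). Let $\nu_G^{k+1}$ be any constituent of the restriction of $\varphi^k$ to $Y_G^{k+1}=W_G^k\cap U_{k+1}$. It lies over $\nu_G^k$, so the construction allows it. Then $W_G^{k+1}$ is its stabilizer in $W_G^k$, and we let $\varphi^{k+1}\in I_\pi(W_G^{k+1}|\nu_G^{k+1})$ be the Clifford correspondent of $\varphi^k$. At stage $n$, $\varphi^n$ lies in $I_\pi(W_G|\nu_G)$ with $\nu_G\in I_\pi(W_G)$, so $\varphi^n=\nu_G$ and $\varphi=\nu_G^G=\theta_G$.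

**Step 2: choose $H$.** Let $H_0$ be Hall in $\Gamma$ and $H\ge H_0$ Hall in $G$. Then $H\cap\Gamma$ is a $\pi$-subgroup of $\Gamma$ containing $H_0$, so $H\cap\Gamma=H_0$. Proposition 14 proves the theorem for this $H$. All Hall subgroups of $G$ are conjugate, and $\varphi$ and all $N\in\mathcal N$ are invariant under inner automorphisms of $G$, so the theorem holds for every Hall subgroup. $\blacksquare$

## 6. The degree criterion, and normal subgroups of a normal subgroup

The characters in Theorem A can be recognized by degrees.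

**Proposition 15 (degree criterion).** Let $\varphi\in I_\pi(G)$ and let $\alpha\in\operatorname{Irr}(H)$ be a constituent of $\varphi_H$. Then $\alpha$ is as in Theorem A if and only if for every $N\trianglelefteq G$ (including $N=G$) the irreducible constituents $\beta$ of $\alpha_{H\cap N}$ satisfy $\beta(1)=\theta(1)_\pi$, where $\theta$ is an irreducible constituent of $\varphi_N$.

*Proof.* For $N=G$ the condition says $\alpha(1)=\varphi(1)_\pi$, that is, $\alpha$ is Fong for $\varphi$, by Corollary 8. In general each $\beta$ lies in $\theta'_{H\cap N}$ for some constituent $\theta'$ of $\varphi_N$, and $\theta'$ is conjugate to $\theta$, so $\theta'(1)=\theta(1)$. If $\beta(1)=\theta(1)_\pi=\theta'(1)_\pi$, then $\beta$ is Fong for $\theta'$ by Lemma 5(i). Conversely, let $\beta$ be Fong for some $\theta''\in I_\pi(N)$. Then $\beta(1)=\theta''(1)_\pi$ by Corollary 8, so $\theta''=\theta'$ by Lemma 5(ii), and $\beta(1)=\theta(1)_\pi$. $\blacksquare$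

The construction also gives a strengthening in which the normal subgroups $S$ of a fixed $M\trianglelefteq G$ are controlled, although $S$ need not be normal in $G$.

**Theorem B.** Let $M\trianglelefteq G$, $\varphi\in I_\pi(G)$, $\hat H$ a Hall $\pi$-subgroup of $G$. There is a Fong character $\hat\alpha\in\operatorname{Irr}(\hat H)$ for $\varphi$ such that for every normal subgroup $S$ of $M$ (not necessarily normal in $G$) all irreducible constituents of $\hat\alpha_{\hat H\cap S}$ are $S$-Fong.

*Proof.* **Step 1: a chain for $M$ that is adapted to $\varphi$.** We use the construction of Section 4 for the group $M$ in place of $G$, with a series $1=U_0\le\dots\le U_n=M$ of normal subgroups of $G$: the part up to $M$ of a chief series of $G$ through $M$. Put $C^0=G$ and $\varphi^0=\varphi$. Suppose that $\varphi^k\in I_\pi(C^k|\nu_M^k)$, where $C^k\cap M=W_M^k$ and $C^k$ fixes $\nu_M^k$. Then $Y_M^{k+1}=W_M^k\cap U_{k+1}=C^k\cap U_{k+1}\trianglelefteq C^k$. Let $\nu_M^{k+1}$ be a constituent of $(\varphi^k)_{Y_M^{k+1}}$. It lies over $\nu_M^k$, since $\varphi^k$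 restricts to $Y_M^k$ as a multiple of $\nu_M^k$; so the construction allows it. Let $C^{k+1}$ be its stabilizer in $C^k$, so that $C^{k+1}\cap M=W_M^{k+1}$, and let $\varphi^{k+1}\in I_\pi(C^{k+1}|\nu_M^{k+1})$ be the Clifford correspondent of $\varphi^k$. At $k=n$ write $C=C^n$, $\varepsilon=\varphi^n$, and drop the superscript $n$ from $W_S$ and $\nu_S$. Then $C\cap M=W_M$, $\nu_M\in I_\pi(W_M)$ is $C$-invariant, $\varepsilon\in I_\pi(C|\nu_M)$, and $\varepsilon^G=\varphi$.

**Step 2: $C$ normalizes $\Gamma=\langle W_S:S\trianglelefteq M\rangle$.** Let $x\in C$. Conjugation by $x$ is an automorphism of $M$ that fixes every $U_i$, permutes the normal subgroups of $M$, and fixes every $\nu_M^k$, since $C\le C^k$. So the groups $(W_S^k)^x$ and the characters $(\nu_S^k)^x$, indexed by the groups $S^x$, again form an admissible family, with the same chain. By Proposition 13, $(W_S)^x=W_{S^x}$. Hence $C$ normalizes $\Gamma$.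

**Step 3: choose the Hall subgroups.** For the group $M$ we have $\Gamma=\Delta_M$. So $|\Gamma:W_M|$ is a $\pi$-number, by Step 1 of the proof of Proposition 14, which uses no Hall subgroup. Since $\Gamma\cap C=\Gamma\cap M\cap C=\Gamma\cap W_M=W_M$, also $|C\Gamma:C|=|\Gamma:W_M|$ is a $\pi$-number. Let $H_1$ be Hall in $C\Gamma$. Then $H_1\cap\Gamma$ is Hall in $\Gamma\trianglelefteq C\Gamma$, and $H_1\cap C$ is Hall in $C$ by (1). Conjugation in $G$ permutes the normal subgroups of $M$ and fixes $\varphi$, so we may assume that $\hat H\ge H_1$. Then $\hat H\cap C\Gamma=H_1$. Put $H=\hat H\cap M$, Hall in $M$. We have $H\cap\Gamma=H_1\cap\Gamma$, Hall in $\Gamma$, and $\hat H\cap C=H_1\cap C$, Hall in $C$. By Proposition 14 for $M$ and $H$, the character $\alpha=((\nu_M)_{H\cap W_M})^H$ is irreducible, for every $S\trianglelefteq M$ the constituents of $\alpha_{H\cap S}$ are $S$-Fong, and $H\cap W_M$ is Hall in $W_M$, so $(\nu_M)_{H\cap W_M}$ is irreducible by (f).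

**Step 4: define $\hat\alpha$.** By Corollary 8 for $C$, $\varepsilon_{\hat H\cap C}$ has an irreducible constituent $\alpha_C$ of degree $\varepsilon(1)_\pi$. Put $\hat\alpha=\alpha_C^{\hat H}$. By Lemma 6 for $C\le G$, $\hat\alpha$ is irreducible and Fong for $\varepsilon^G=\varphi$.

**Step 5: the constituents of $\hat\alpha_H$ are the $\alpha^h$ with $h\in\hat H$.** As $\varepsilon_{W_M}$ is a multiple of $\nu_M$, the restriction of $\alpha_C$ to $\hat H\cap W_M=H\cap W_M$ is a multiple of the irreducible character $(\nu_M)_{H\cap W_M}$. Since $\alpha_C$ is a constituent of $\hat\alpha_{\hat H\cap C}$, some irreducible constituent of $\hat\alpha_H$ lies over $(\nu_M)_{H\cap W_M}$. By Frobenius reciprocity it is a constituent of $((\nu_M)_{H\cap W_M})^H=\alpha$, so it equals $\alpha$. Now $H\trianglelefteq\hat H$, and Clifford's theorem gives the claim.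

**Step 6: restriction to $S\trianglelefteq M$.** The constituents of $(\alpha^h)_{H\cap S}$ are the $h$-conjugates of the constituents of $\alpha_{H\cap S^{h^{-1}}}$, where $S^{h^{-1}}\trianglelefteq M$. The latter are $S^{h^{-1}}$-Fong, so the former are $S$-Fong. Finally $\hat H\cap S=H\cap S$, because $S\le M$. $\blacksquare$
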